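\title{Components of an algebraic set on the unit sphere:\\ small for curves, large in higher dimension}

\begin{abstract}
Let $H\subset\mathbf C^n$ be an algebraic set that contains the origin as a
non-isolated point, and let $S$ be the unit sphere. It has been conjectured that
some connected component of $H\cap S$ has diameter greater than one. We show that
this is false for every $n\ge2$, and that no positive constant can replace one:
there are irreducible rational curves through the origin for which all components
of $H\cap S$ are arbitrarily small. If, on the other hand, $H$ has an irreducible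
component of dimension at least two through the origin, then some component of
$H\cap S$ contains the origin in its convex hull and has diameter greater than
$\sqrt2$, and the constant $\sqrt2$ is optimal.
\end{abstract}

\section{Introduction}\label{sec:intro}

On $\mathbf C^n$ we use the Hermitian product $\langle z,w\rangle=\sum_jz_j\bar w_j$
and the Euclidean norm $|z|=\langle z,z\rangle^{1/2}$. We write $B=\{|z|<1\}$ for
the open unit ball and $S=\{|z|=1\}$ for the unit sphere; diameters are Euclidean.
An \emph{algebraic set} is the common zero set of a family of polynomials. Let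
$H\subset\mathbf C^n$ be an algebraic set that contains the origin, and assume that
the origin is not an isolated point of $H$. Then $H$ runs from the center of the
ball to its boundary, and $H\cap S$ records where it leaves. The following
conjecture is stated in \cite{metric}, and is not resolved there.

\medskip
\noindent\textbf{Conjecture.} \emph{The diameter of one of the connected components
of $H\cap S$ is greater than one.}
\medskip

The simplest cases support it. If $H$ is a cone, that is, invariant under
multiplication by complex scalars, then the component of a point $z\in H\cap S$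
contains the circle $\{e^{i\theta}z\}$, hence the antipode $-z$, and has diameter
$2$. This settles $n=1$, where the only admissible set is $H=\mathbf C$. For general
$H$, the maximum principle shows that the origin lies in the convex hull of
$H\cap S$ (Proposition~\ref{prop:whole}). Since two unit vectors $x,y$ satisfy
$|x-y|<\sqrt2$ exactly when $\operatorname{Re}\langle x,y\rangle>0$, a subset of
$S$ of diameter less than $\sqrt2$ lies in the open hemisphere centered at any of
its points, so the \emph{whole} set $H\cap S$ cannot have diameter less than
$\sqrt 2$. The conjecture asks whether a bound of this kind survives when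
$H\cap S$ falls into pieces. The answer depends on the dimension of $H$.

\begin{theorem}\label{thm:curves}
For every $n\ge2$ and every $\varepsilon>0$ there is an irreducible rational
algebraic curve $H\subset\mathbf C^n$ through $0$ (so $0$ is not isolated in $H$)
such that every connected component of $H\cap S$ has diameter less than
$\varepsilon$.
\end{theorem}

\begin{theorem}\label{thm:higher}
Let $H\subset\mathbf C^n$ be an algebraic set, and suppose that an irreducible
component of $H$ through $0$ has dimension $d\ge2$. Then some connected component
$C$ of $H\cap S$ satisfies $0\in\operatorname{conv}C$ and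
\[
\operatorname{diam}C\ \ge\ \sqrt{2+\frac1{n-d+1}}\ >\ \sqrt2 .
\]
The dimension-free constant $\sqrt2$ is optimal: for every $d\ge2$ and $\kappa>0$
there are $n$ and a smooth $d$-dimensional algebraic set $H\ni0$ in $\mathbf C^n$
with $H\cap S$ connected and $\operatorname{diam}(H\cap S)<\sqrt2+\kappa$.
\end{theorem}

Thus the conjecture is false for every $n\ge2$, with any positive constant in place
of one, while it holds, with the constant $\sqrt2$, whenever $H$ has dimension at
least two at the origin.

The dichotomy is the one behind the Hartogs extension theorem. A piece of a curve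
inside the ball is a Riemann surface that may have many boundary loops. We build
rational curves with very many poles, each of which makes the curve leave the ball
through a small loop, in a direction almost tangent to the sphere
(Section~\ref{sec:curves}). In dimension at least two, a locally constant function
near the boundary extends holomorphically to the inside, which forces a suitable
piece of $H$ through the origin to approach a single component of $H\cap S$
(Section~\ref{sec:higher}); the maximum principle of Section~\ref{sec:max} then
applies to that component. The examples with diameter close to $\sqrt2$ come from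
the Fej\'er kernel (Section~\ref{sec:sharp}).

\section{The maximum principle and the convex hull}\label{sec:max}

Complex spaces are reduced throughout. A complex space is \emph{irreducible} if its
regular locus, which is open and dense, is connected. We use the following textbook
facts.
\begin{itemize}
\item[(F1)] An analytic subset $Z$ of a complex space $X$ is a locally finite union
of irreducible components, each a closed analytic subset. If $X$ has pure dimension
$d$ and $Z$ is the common zero set of $j$ holomorphic functions, then every
irreducible component of $Z$ has dimension at least $d-j$.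
\item[(F2)] On an irreducible complex space, a holomorphic function $f$ is constant
if $|f|$ attains its maximum, and $f$ vanishes identically if it vanishes on a
nonempty open set.
\item[(F3)] A connected normal complex space (one whose local rings are integrally
closed domains) is irreducible.
\end{itemize}

The first lemma is stated for maps into the ball rather than for subsets, because in
Section~\ref{sec:higher} we apply it to a normalization. A map is \emph{proper} if
preimages of compact sets are compact.

\begin{lemma}\label{lem:hull}
Let $X$ be an irreducible complex space of positive dimension and let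
$\varphi:X\to B$ be a proper holomorphic map with finite fibers and
$0\in\varphi(X)$. Put $E=\overline{\varphi(X)}\cap S$. Then $E\ne\emptyset$ and
$0\in\operatorname{conv}E$.
\end{lemma}

\begin{proof}
If $E$ were empty, $\overline{\varphi(X)}$ would be a compact subset of $B$, and $X$
would be compact by properness. By (F2) the coordinates of $\varphi$ would be
constant, so $X$ would be a single fiber, which is finite; this contradicts
$\dim X>0$.

Suppose that $0\notin\operatorname{conv}E$. The convex hull of the compact set $E$
is compact, so a real-linear functional is negative on $E$, and every such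
functional has the form $\operatorname{Re}\ell$ with $\ell$ complex-linear. The
closed set $X^+=\{x\in X:\operatorname{Re}\ell(\varphi(x))\ge0\}$ contains the
points over $0$. A limit point of $\varphi(X^+)$ on $S$ would be a point of $E$ with
$\operatorname{Re}\ell\ge0$, and there is none; so $\overline{\varphi(X^+)}$ is a
compact subset of $B$, and $X^+$ is compact. Hence
$\operatorname{Re}\ell\circ\varphi$ attains its maximum over $X^+$, and this is its
maximum over $X$. By (F2), applied to $\exp(\ell\circ\varphi)$, the function
$\operatorname{Re}\ell\circ\varphi$ is constant, and its value at a point over $0$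
is $0$. By continuity $\operatorname{Re}\ell=0$ on the nonempty set $E$, a
contradiction.
\end{proof}

\begin{lemma}\label{lem:diam}
Let $E$ be a subset of the unit sphere of $\mathbf R^k$ with
$0\in\operatorname{conv}E$. Then $\operatorname{diam}E\ge\sqrt{2+2/k}$.
\end{lemma}

\begin{proof}
By Carath\'eodory's theorem there are $m\le k+1$ points $x_1,\dots,x_m\in E$ and
weights $\lambda_i>0$ with $\sum\lambda_i=1$ and $\sum\lambda_ix_i=0$; here $m\ge2$
because $|x_1|=1$. The scalar product of unit vectors is
$x_i\cdot x_j=1-\frac12|x_i-x_j|^2$, so
\[
0=\Bigl|\sum_i\lambda_ix_i\Bigr|^2=1-\frac12\sum_{i\ne j}\lambda_i\lambda_j|x_i-x_j|^2 .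
\]
By the Cauchy--Schwarz inequality,
$\sum_{i\ne j}\lambda_i\lambda_j=1-\sum\lambda_i^2\le1-\frac1m$. Therefore
$2\le(\operatorname{diam}E)^2\,\frac{m-1}m$, that is,
$(\operatorname{diam}E)^2\ge2+\frac2{m-1}\ge2+\frac2k$.
\end{proof}

\begin{proposition}\label{prop:whole}
Let $H\subset\mathbf C^n$ be an algebraic set with $0$ as a non-isolated point. Then
$0\in\operatorname{conv}(H\cap S)$ and
$\operatorname{diam}(H\cap S)\ge\sqrt{2+1/n}$.
\end{proposition}

\begin{proof}
The irreducible components of the analytic set $H\cap B$ form a locally finite
family of closed subsets of $B$. Since $0$ is not isolated, one of them, $X$,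
contains $0$ and has positive dimension. Apply Lemma~\ref{lem:hull} to the inclusion
$X\subset B$, note that $E\subset H\cap S$, and use Lemma~\ref{lem:diam} with $k=2n$.
\end{proof}

So the conjecture holds whenever $H\cap S$ is connected. For a single component of
a disconnected $H\cap S$, the convex hull property already fails on a conic.

\begin{example}\label{ex:hyperbola}
Let $0<\lambda<1/\sqrt8$ and let $H\subset\mathbf C^2$ be the hyperbola
$(x+\lambda)(y+\lambda)=\lambda^2$. It is parametrized bijectively by
$G(s)=\lambda\,(s-1,\ s^{-1}-1)$, $s\in\mathbf C\setminus\{0\}$, and $G(1)=0$. On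
the circle $|s|=1$ we have $|G(s)|^2=2\lambda^2|s-1|^2\le8\lambda^2<1$, while
$|G|\to\infty$ at the two poles $s=0$ and $s=\infty$. Hence $H\cap S$ splits into
two nonempty compact parts, one with $|s|>1$ and one with $|s|<1$. On the first,
$\operatorname{Re}y=\lambda(\operatorname{Re}s^{-1}-1)<0$; on the second,
$\operatorname{Re}x<0$. No component of $H\cap S$ has $0$ in its convex hull.
\end{example}

With two poles, each part is confined to a hemisphere. The proof of
Theorem~\ref{thm:curves} uses many poles and confines each part to a small cap.

\section{Curves with small components}\label{sec:curves}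

It suffices to prove Theorem~\ref{thm:curves} for $n=2$: for $n>2$ we replace $H$ by
$H\times\{0\}\subset\mathbf C^2\times\mathbf C^{n-2}$, which meets the sphere in an
isometric copy of the same set. We construct a rational map
$G:\mathbf P^1\dashrightarrow\mathbf C^2$ with $G(\infty)=0$ and a radius $R$
slightly larger than $1$ such that the image of $G$ meets the sphere $|w|=R$ in
small pieces; then we rescale. In this section $D=\{|z|<1\}\subset\mathbf C$,
$D(a,\rho)$ is the open disc with center $a$ and radius $\rho$, and $dA$ is area
measure.

\subsection{The local model: a tangential pole}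

Near each pole of $G$ the curve has to cross the sphere $|w|=R$. The following
computation shows how to make the crossing small.

\begin{example}\label{ex:pole}
Let $v,e\in\mathbf C^2$ be unit vectors, let $\eta>0$, $N\ge1$, $R>1$, and put
\[
G_0(z)=v+e\,\zeta^N,\qquad \zeta=\eta/z .
\]
This map parametrizes the complex line $v+\mathbf Ce$, whose distance from the
origin is $\rho=\sqrt{1-|\langle v,e\rangle|^2}$, and which meets the sphere $|w|=R$
in a circle of radius $\sqrt{R^2-\rho^2}$. If $e=v$, this is a great circle. If
$\langle v,e\rangle=0$, the line is tangent to the unit sphere at $v$, we have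
\[
|G_0(z)|^2=1+|\zeta|^{2N},
\]
and the circle has center $v$ and radius $\sqrt{R^2-1}$, which is small when $R$ is
close to $1$. Moreover $|G_0(z)-v|\le2^{-N}$ for $|z|\ge2\eta$: for large $N$ the
pole is almost invisible outside the disc $D(0,2\eta)$.
\end{example}

So a pole is harmless if it is tangential and sits at a place where the map is
otherwise nearly constant, of norm close to one. The line in
Example~\ref{ex:pole} does not pass through the origin, and a global device is
needed to get there. We start from a continuous map $F$ of $\mathbf P^1$ into the
closed unit ball with $F(\infty)=0$. It cannot be holomorphic unless it is constant,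
but it can be chosen so that \emph{$|F|=1$ wherever $F$ fails to be holomorphic}.
We approximate $F$ by a rational map with simple poles in the region of
non-holomorphy. The residues of these poles are dictated by
$\partial F/\partial\bar z$ and have no reason to be tangential, so we hide each
simple pole under a tangential pole of high order that acts at a larger scale.

\subsection{The model map}

For $z=te^{i\theta}$ put
\[
F(z)=\bigl(e^{-i\theta}\sin\tfrac{\pi t}2,\ \cos\tfrac{\pi t}2\bigr)\quad(t\le1),
\qquad F(z)=(1/z,\,0)\quad(t\ge1),\qquad F(\infty)=0 .
\]
The two formulas agree for $t=1$. Outside $D$ the map parametrizes the flat disc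
$\{(u,0):|u|\le1\}$, and on $\overline D$ it contracts the boundary circle of that
disc, inside $S$, to the point $(0,1)$. Thus
\begin{equation}\label{eq:normF}
|F|=1\ \text{ on }\overline D,\qquad |F(z)|=1/|z|\ \text{ for }|z|\ge1,\qquad
|F|\le1\ \text{ everywhere}.
\end{equation}
On $\overline D$ we have
$F=\bigl(\bar z\,t^{-1}\sin\frac{\pi t}2,\ \cos\frac{\pi t}2\bigr)$, and both
$t^{-1}\sin\frac{\pi t}2$ and $\cos\frac{\pi t}2$ are entire functions of
$t^2=z\bar z$. So $F|_{\overline D}$ is smooth up to the boundary. Being continuous
on $\mathbf C$ with limit $0$ at infinity, $F$ is uniformly continuous on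
$\mathbf C$. Let $h=\partial F/\partial\bar z$ on $D$, a map with values in
$\mathbf C^2$, and let $M=\sup_D|h|<\infty$.

\begin{lemma}\label{lem:cauchy}
For all $z\in\mathbf C$,
\begin{equation}\label{eq:cauchy}
F(z)=\frac1\pi\int_D\frac{h(a)}{z-a}\,dA(a).
\end{equation}
\end{lemma}

\begin{proof}
Recall the Cauchy--Pompeiu formula: if $\Omega$ is a bounded domain with smooth
boundary and $f$ is $C^1$ on $\overline\Omega$, then
\[
\frac1{2\pi i}\int_{\partial\Omega}\frac{f(a)}{a-z}\,da
+\frac1\pi\int_\Omega\frac{\partial f/\partial\bar a}{z-a}\,dA(a)
\]
equals $f(z)$ for $z\in\Omega$ and $0$ for $z\notin\overline\Omega$. Let $|z|\ne1$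
and $\rho>\max(1,|z|)$. Add the formulas for $F$ on $D$ and on the annulus
$\{1<|a|<\rho\}$, where $F$ is holomorphic. The point $z$ lies in exactly one of the
two domains, and the integrals over $|a|=1$ cancel. So $F(z)$ equals the right side
of \eqref{eq:cauchy} plus an integral over $|a|=\rho$, which is at most
$1/(\rho-|z|)$ in norm because $|F|=1/\rho$ there. Let $\rho\to\infty$. For $|z|=1$
use continuity: the right side of \eqref{eq:cauchy} is the convolution of a bounded,
compactly supported function with the locally integrable function $1/(\pi z)$.
\end{proof}

\subsection{Simple poles}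

Formula \eqref{eq:cauchy} writes $F$ as a superposition of simple poles, and we
replace the integral by a finite sum. Let $0<\delta<\frac12$. Tile $\mathbf C$ by
half-open squares of side $\delta$, and let $\mathcal Q$ be the finite set of
squares that meet $D$. For $Q\in\mathcal Q$ let $a_Q$ be the center of $Q$ and put
\[
c_Q=\frac1\pi\int_{Q\cap D}h\,dA\in\mathbf C^2,\qquad |c_Q|\le M\delta^2,\qquad
\Delta_Q=D(a_Q,\delta/2).
\]
The inscribed discs $\Delta_Q\subset Q$ are pairwise disjoint, and they lie in
$\{|z|<2\}$ because $Q$ meets $D$ and has diameter $\sqrt2\,\delta<1$. In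
particular, a point $z$ satisfies $|z-a_Q|<\delta/8$ for at most one $Q$. The sum of
the terms $c_Q/(z-a_Q)$ approximates $F(z)$ uniformly once this one term is dropped.

\begin{lemma}\label{lem:discrete}
Let $\omega(\delta)=M\delta\,(4\log\frac1\delta+232)$. For all $z\in\mathbf C$,
\[
\Bigl|F(z)-\sum_{Q\in\mathcal Q:\ |z-a_Q|\ge\delta/8}\frac{c_Q}{z-a_Q}\Bigr|
\le\omega(\delta).
\]
\end{lemma}

\begin{proof}
Fix $z$, and call $Q\in\mathcal Q$ \emph{near} if $|z-a_Q|<2\delta$ and \emph{far}
otherwise. All far squares occur in the sum. We split the integral
\eqref{eq:cauchy} over the sets $Q\cap D$, compare integral and sum on the far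
squares, and bound both separately on the near ones.

Let $Q$ be far and $a\in Q$. Then
$|a-a_Q|\le\delta/\sqrt2\le|z-a_Q|/(2\sqrt2)$. Hence
$|z-a|\ge(1-\frac1{2\sqrt2})\,2\delta>\delta$ and $|z-a|\le2|z-a_Q|$, and so
\[
\Bigl|\frac1{z-a}-\frac1{z-a_Q}\Bigr|=\frac{|a-a_Q|}{|z-a|\,|z-a_Q|}
\le\frac{2\delta}{|z-a|^2}.
\]
The integral of $|z-a|^{-2}$ over $\{\delta\le|a-z|\le1\}$ is
$2\pi\log\frac1\delta$, and over $D\cap\{|a-z|>1\}$ it is at most the area $\pi$ of
$D$. The far squares therefore contribute an error of at most
$\frac M\pi\cdot2\delta\,(2\pi\log\frac1\delta+\pi)=M\delta\,(4\log\frac1\delta+2)$.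

The near squares lie in $D(z,3\delta)$, since $2+\frac1{\sqrt2}<3$. Their part of
the integral is at most
$\frac M\pi\int_{D(z,3\delta)}|z-a|^{-1}dA(a)=\frac M\pi\cdot6\pi\delta=6M\delta$.
Comparing areas, there are at most $9\pi<29$, hence at most $28$, near squares, and
each of their terms that occurs in the sum has norm at most
$M\delta^2/(\delta/8)=8M\delta$; together these give at most $224M\delta$. Finally
$2+6+224=232$.
\end{proof}

\subsection{Tangential poles}

The simple pole at $a_Q$ has size comparable to one only within distance about
$|c_Q|\le M\delta^2$ of $a_Q$, while the disc $\Delta_Q$ has radius $\delta/2$. We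
use the gap between these scales and plant the pole of Example~\ref{ex:pole} at
$a_Q$ with $\eta=\delta/4$. On the annulus $\delta/8\le|z-a_Q|<\delta/2$ its size
falls from $2^N$ to $2^{-N}$, while the simple pole is still negligible.

Let $\varepsilon>0$ be given. The parameters are chosen in the following order.
\begin{itemize}
\item $0<\tau\le\frac1{100}$ with $8\sqrt\tau<\varepsilon$.
\item $0<\delta<\frac12$ with $\omega(\delta)\le\tau/4$, and with
$|F(z)-F(z')|\le\tau/4$ whenever $|z-z'|\le\sqrt2\,\delta$.
\item $N\ge3$ with $2^{-N}\,\#\mathcal Q\le\tau/4$.
\end{itemize}
For $Q\in\mathcal Q$ choose $b_Q\in Q\cap D$ and put $v_Q=F(b_Q)$, a unit vector by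
\eqref{eq:normF}. Choose a unit vector $e_Q\in\mathbf C^2$ with
$\langle v_Q,e_Q\rangle=0$. Define the rational map
\[
G(z)=\sum_{Q\in\mathcal Q}\frac{c_Q}{z-a_Q}+\sum_{Q\in\mathcal Q}e_Q\,\zeta_Q(z)^N,
\qquad\zeta_Q(z)=\frac{\delta/4}{z-a_Q},\qquad G(\infty)=0 .
\]

\begin{proposition}\label{prop:zones}
The map $G$ has the following properties.
\begin{itemize}
\item[(A)] If $z\notin\bigcup_Q\Delta_Q$, then $|G(z)-F(z)|\le\tau/2$.
\item[(B)] If $\delta/8\le|z-a_Q|<\delta/2$, then
$G(z)=v_Q+e_Q\zeta_Q^N+r$ with $|r|<\tau$.
\item[(C)] If $0<|z-a_Q|<\delta/8$, then
$|G(z)|\ge|\zeta_Q|^N-|\zeta_Q|-2\ge4$.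
\end{itemize}
\end{proposition}

\begin{proof}
If $z\notin\Delta_{Q'}$, then $|\zeta_{Q'}(z)|\le\frac12$. So for any $z$ the terms
$e_{Q'}\zeta_{Q'}^N$ with $z\notin\Delta_{Q'}$ have a sum of norm at most
$2^{-N}\#\mathcal Q\le\tau/4$. In case (A) these are all the tangential terms; in
cases (B) and (C) they are all but the one belonging to $Q$, since the discs are
disjoint.

In cases (A) and (B), no term is dropped in Lemma~\ref{lem:discrete}, so the simple
poles sum to $F(z)$ up to $\omega(\delta)\le\tau/4$. This proves (A). In case (B),
both $z$ and $b_Q$ lie in $Q$, so $|F(z)-v_Q|\le\tau/4$ and $|r|\le3\tau/4$.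

In case (C) write $\zeta=\zeta_Q(z)$, so that $|\zeta|>2$. The term dropped in
Lemma~\ref{lem:discrete} has norm
$|c_Q|\,(4/\delta)\,|\zeta|\le4M\delta\,|\zeta|\le|\zeta|$, because
$4M\delta\le\omega(\delta)\le1$. The other simple poles sum to a vector of norm at
most $|F(z)|+\tau/4\le1+\tau/4$. Hence
$|G(z)|\ge|\zeta|^N-|\zeta|-1-\tau/2\ge|\zeta|^N-|\zeta|-2$, and
$|\zeta|(|\zeta|^{N-1}-1)-2\ge2\cdot3-2=4$ because $N\ge3$.
\end{proof}

\subsection{The image curve}

By (C), $|G(z)|\to\infty$ as $z\to a_Q$, so the poles of $G$ are exactly the points
$a_Q$. Let $Y=\mathbf P^1\setminus\{a_Q:Q\in\mathcal Q\}$. Write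
$G=(p_1/q,\,p_2/q)$ with polynomials $p_1,p_2,q$ without a common zero. Then
$[p_1:p_2:q]$ defines a nonconstant morphism $\widehat G:\mathbf P^1\to\mathbf P^2$
that equals $G$ on $Y$ and sends the points $a_Q$ to the line at infinity. Its image
is an irreducible projective curve, so
\[
\Gamma=G(Y)=\widehat G(\mathbf P^1)\cap\mathbf C^2
\]
is an irreducible rational algebraic curve in $\mathbf C^2$, and
$0=G(\infty)\in\Gamma$.

By (A) and (C), the level set $|G|=R$ lies in the annuli of case (B), and each
annulus contributes a small piece of $\Gamma\cap\{|w|=R\}$ near $v_Q$. One
difficulty remains. The centers $v_Q$ of neighboring squares are much closer to each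
other than the size of the pieces, so pieces from different squares might
intersect and link up into a long chain. An intersection is a point of $\Gamma$
with two preimages. We show that there are finitely many such points and choose $R$
to avoid them. The reason is that near the origin $\Gamma$ is a small perturbation
of the flat disc $F(\{|z|>1\})$, which is covered once.

\begin{lemma}\label{lem:injective}
If $z,z'\in Y$, $G(z)=G(z')$ and $|G(z)|<\frac14$, then $z=z'$. Consequently $0$ is
not isolated in $\Gamma$, and all but finitely many points of $\Gamma$ have exactly
one preimage in $Y$.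
\end{lemma}

\begin{proof}
First, $|G(z)|<\frac14$ implies $|z|>2$, with $z=\infty$ allowed. Indeed, in case
(B) we have $|G|\ge(1+|\zeta_Q|^{2N})^{1/2}-\tau\ge1-\tau$; in case (C) we have
$|G|\ge4$; and in case (A) with $|z|\le2$ we have
$|G|\ge|F|-\tau/2\ge\frac12-\frac\tau2>\frac14$ by \eqref{eq:normF}.

Let $g(u)$ be the first coordinate of $G(1/u)$. All discs $\Delta_Q$ lie in
$\{|z|<2\}$, so $g$ is holomorphic for $|u|<\frac12$, and by (A) the function
$\psi(u)=g(u)-u$ satisfies $|\psi|\le\tau/2$ there. Cauchy's estimate on discs of
radius $0.2$ gives $|\psi'(u)|\le(\tau/2)/0.2\le\frac1{40}$ for $|u|\le0.3$. Now let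
$z,z'$ be as in the lemma, and put $u=1/z$, $u'=1/z'$. Then $|u|,|u'|<\frac12$, and
in fact $|u|\le|g(u)|+|\psi(u)|<\frac14+\frac\tau2<0.3$; the same bound holds for
$u'$, since $g(u')=g(u)$. We get
$|u-u'|=|\psi(u')-\psi(u)|\le\frac1{40}|u-u'|$, so $u=u'$.

For $z$ in a neighborhood of $\infty$ we have $|G(z)|<\frac14$. These $z$ have
pairwise distinct images, which tend to $0$ as $z\to\infty$, so $0$ is not isolated
in $\Gamma$; and each of these infinitely many images has exactly one preimage.
On the other hand, $\widehat G$ factors as $\pi\circ G'$, where
$\pi:\Gamma'\to\widehat G(\mathbf P^1)$ is the normalization of the image curve and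
$G':\mathbf P^1\to\Gamma'$ is a nonconstant holomorphic map of compact Riemann
surfaces, of degree $m$ say. The map $\pi$ is bijective outside finitely many
points, and every point of $\Gamma'$ other than the finitely many branch values has
exactly $m$ preimages under $G'$. So all but finitely many points of $\Gamma$ have
exactly $m$ preimages, and therefore $m=1$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:curves}]
By Lemma~\ref{lem:injective} we can choose $R\in(1+2\tau,1+3\tau)$ such that every
point of $\Gamma$ of norm $R$ has exactly one preimage. The set
$\mathcal L=\{z\in Y:|G(z)|=R\}$ is closed in $Y$ and stays away from the poles, so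
it is compact. In case (A) we have $|G|\le1+\tau/2<R$, and in case (C) we have
$|G|\ge4>R$. Hence $\mathcal L$ is the disjoint union of the finitely many sets
$\mathcal L_Q=\mathcal L\cap\Delta_Q$, each contained in an annulus of case (B).
Each $\mathcal L_Q$ is open in $\mathcal L$; so is its complement, the union of the
others; hence $\mathcal L_Q$ is compact.

Let $z\in\mathcal L_Q$ and $\zeta=\zeta_Q(z)$. By (B) and the orthogonality of
$v_Q$ and $e_Q$,
\[
1+|\zeta|^{2N}=|v_Q+e_Q\zeta^N|^2\le(R+\tau)^2\le(1+4\tau)^2\le1+9\tau,
\]
where the last step uses $16\tau^2\le\tau$. So $|\zeta|^N\le3\sqrt\tau$ and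
$|G(z)-v_Q|\le3\sqrt\tau+\tau\le4\sqrt\tau$. Thus $G(\mathcal L_Q)$ is a compact set
of diameter at most $8\sqrt\tau<\varepsilon$. By the choice of $R$ these sets are
pairwise disjoint, so
\[
\Gamma\cap\{|w|=R\}=\bigsqcup_{Q\in\mathcal Q}G(\mathcal L_Q)
\]
is a finite disjoint union of compact sets, and every connected component of the
left side lies in one of them. The curve $H=R^{-1}\Gamma$ is irreducible, rational
and algebraic, contains $0$ as a non-isolated point, and every component of
$H\cap S$ has diameter less than $\varepsilon/R<\varepsilon$.
\end{proof}

\begin{remark}
The second coordinate was used twice. It provides the unit vector $e_Q$ orthogonal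
to $v_Q$. It also allows the loop $z\mapsto(1/z,0)$, $|z|=1$, to be contracted
inside the sphere; in $\mathbf C^1$ the loop $z\mapsto1/z$ has winding number $-1$
about $0$ and does not extend to a continuous map from $\overline D$ to the unit
circle.
\end{remark}

\section{Dimension at least two: a single component}\label{sec:higher}

Let $V\ni0$ be an irreducible component of $H$ of dimension $d\ge2$; in particular
$n\ge2$. We want a piece of $V\cap B$ through $0$ whose limit points on $S$ all lie
in one component of $H\cap S$. The argument is modeled on the Hartogs phenomenon.
If the limit points were split between two disjoint compact parts of $H\cap S$,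
the function $f$ equal to $1$ near one part and $0$ near the other would be
holomorphic near the boundary. If it extends to a holomorphic function $g$ on an
irreducible space, then $g(1-g)=0$ by the identity theorem, so $g$ is constant,
which is absurd.

On a singular set the extension can fail. For the union of the planes $z_1=z_2=0$
and $z_3=z_4=0$ in $\mathbf C^4$, the intersection with $S$ consists of two disjoint
$3$-spheres; an extension of $f$ would be $1$ on one plane and $0$ on the other,
which is impossible at the origin. Irreducibility of $V$ does not exclude this local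
picture: the map $(s,t)\mapsto(s(s-1),\,s^2(s-1),\,t,\,st)$ from $\mathbf C^2$ to
$\mathbf C^4$ is injective except that it sends both $(0,0)$ and $(1,0)$ to $0$. We
therefore separate the branches by passing to the normalization of $V$.

\subsection{The normalization}

Let $P=\mathbf C[z_1,\dots,z_n]$, let $\mathbf C[V]=P/I(V)$ be the coordinate ring of
$V$, and let $A$ be the integral closure of $\mathbf C[V]$ in its fraction field. It
is a normal domain of dimension $d$ and a finitely generated $P$-module. Let
$\nu:\widetilde V\to\mathbf C^n$ be the analytification of the morphism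
$\operatorname{Spec}A\to V\subset\mathbf C^n$. It is a proper holomorphic map with
finite fibers and image $V$. The space $\widetilde V$ has pure dimension $d$ and is
normal, since normality is preserved by analytification \cite{sga}. Let
$\mathcal O$ be the sheaf of holomorphic functions on $\mathbf C^n$. For a finitely
generated $P$-module $F$ let $\mathcal F=F\otimes_P\mathcal O$ be the associated
coherent sheaf. The stalks of $\mathcal O$ are flat over $P$, so
$F\mapsto\mathcal F$ preserves exact sequences. Because the morphism is finite,
$\mathcal A=A\otimes_P\mathcal O$ is the direct image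
$\nu_*\mathcal O_{\widetilde V}$: a section of $\mathcal A$ over an open set
$U\subset\mathbf C^n$ is a holomorphic function on $\nu^{-1}(U)$. This moves the
extension problem from $\widetilde V$ to a sheaf on the ball.

\subsection{Extension from a neighborhood of the sphere}

The groups $H^i_c(B,\mathcal F)$ of cohomology with compact supports are the derived
functors of the functor $\Gamma_c(B,\cdot)$ of compactly supported sections. They
fit into long exact sequences, and they can be computed from a resolution by flabby
sheaves, that is, sheaves whose sections over any open set extend to $B$. The first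
group is the obstruction to our extension problem.

\begin{lemma}\label{lem:extend}
Let $\mathcal F$ be a sheaf of abelian groups on $B$ with $H^1_c(B,\mathcal F)=0$.
Let $K_0\subset B$ be compact and $f\in\Gamma(B\setminus K_0,\mathcal F)$. Then
there are a compact set $K$ with $K_0\subset K\subset B$ and a section
$g\in\Gamma(B,\mathcal F)$ with $g=f$ on $B\setminus K$.
\end{lemma}

\begin{proof}
Let $0\to\mathcal F\to\mathcal I^0\to\mathcal I^1\to\cdots$ be a flabby resolution
with differential $\partial$. Extend $f$ to a section $f'$ of $\mathcal I^0$ over
$B$. Then $\partial f'$ is a cocycle supported in $K_0$, so $\partial f'=\partial s$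
for some $s\in\Gamma_c(B,\mathcal I^0)$. The section $g=f'-s$ satisfies
$\partial g=0$, hence is a section of $\mathcal F$, and $g=f$ outside
$K=K_0\cup\operatorname{supp}s$.
\end{proof}

For the sheaf $\mathcal O$ itself one has
\begin{equation}\label{eq:serre}
H^i_c(B,\mathcal O)=0\qquad(i<n).
\end{equation}
This is Serre's duality theorem, which pairs $H^i_c(B,\mathcal O)$ with
$H^{n-i}(B,\Omega^n)$, combined with the vanishing of the higher cohomology of
coherent sheaves on the ball (Cartan's Theorem B). To transfer \eqref{eq:serre} to
$\mathcal A$ we resolve $A$ by projective modules. Each step of the resolution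
raises the cohomological degree by one. We start in degree $1$ and must end in
degree at most $n-1$, so the resolution must have length at most $n-2$. This is
where normality and the hypothesis $d\ge2$ enter.

\begin{lemma}\label{lem:pd}
There is an exact sequence $0\to F_{n-2}\to\cdots\to F_0\to A\to0$ of finitely
generated $P$-modules with all $F_j$ projective.
\end{lemma}

\begin{proof}
Let $\mathfrak m\subset P$ be a maximal ideal with $A_{\mathfrak m}\ne0$; then
$\mathfrak m\supset I(V)$. The \emph{depth} of $A_{\mathfrak m}$ is the greatest
length of a sequence $x_1,x_2,\dots$ in $\mathfrak m$ in which each $x_i$ is a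
non-zero-divisor on $A_{\mathfrak m}/(x_1,\dots,x_{i-1})A_{\mathfrak m}$. We show
that it is at least $2$. As $V$ is not a point, there is
$x\in\mathfrak m\setminus I(V)$, and $x$ is a nonzero element of the domain $A$. In
a normal Noetherian domain the associated primes of a nonzero principal ideal have
height one (this is part of Serre's criterion for normality). Let
$\mathfrak q_1,\dots,\mathfrak q_s\subset A$ be the associated primes of $A/xA$, and
let $\mathfrak p_i\subset P$ be the preimage of $\mathfrak q_i$. The ring
$A/\mathfrak q_i$ has dimension $d-1$ and is a finite extension of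
$P/\mathfrak p_i$, so $\dim P/\mathfrak p_i=d-1\ge1$. Thus $\mathfrak p_i$ is not
maximal and does not contain $\mathfrak m$. By prime avoidance there is
$y\in\mathfrak m$ outside all $\mathfrak p_i$. The zero-divisors on $A/xA$ form the
union of the $\mathfrak q_i$, so $y$ is a non-zero-divisor on $A/xA$. These
properties persist after localization at $\mathfrak m$, so the depth is at least
$2$.

The ring $P_{\mathfrak m}$ is regular of dimension $n$, and the
Auslander--Buchsbaum formula gives
$\operatorname{pd}A_{\mathfrak m}=n-\operatorname{depth}A_{\mathfrak m}\le n-2$.
Now choose finitely generated free modules $F_0,\dots,F_{n-3}$ that begin a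
resolution of $A$, and let $F_{n-2}$ be the kernel of the last map (for $n=2$, take
$F_0=A$). The bound on the projective dimension shows that $F_{n-2}$ becomes
projective, hence free, after localization at every maximal ideal, including those
with $A_{\mathfrak m}=0$. A finitely generated module over a Noetherian ring with
this property is projective.
\end{proof}

\begin{proposition}\label{prop:vanish}
$H^1_c(B,\mathcal A)=0$.
\end{proposition}

\begin{proof}
Each $F_j$ is a direct summand of a free module of finite rank, so
$H^i_c(B,\mathcal F_j)=0$ for $i<n$ by \eqref{eq:serre}. Let $Z_0=A$, and for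
$1\le j\le n-2$ let $Z_j$ be the image of $F_j\to F_{j-1}$, so that
$Z_{n-2}\cong F_{n-2}$. For $0\le j\le n-3$ the exact sequence
$0\to\mathcal Z_{j+1}\to\mathcal F_j\to\mathcal Z_j\to0$ gives the exact sequence
\[
0=H^{j+1}_c(B,\mathcal F_j)\to H^{j+1}_c(B,\mathcal Z_j)\to
H^{j+2}_c(B,\mathcal Z_{j+1}).
\]
Composing these injections embeds $H^1_c(B,\mathcal A)$ into
$H^{n-1}_c(B,\mathcal F_{n-2})=0$.
\end{proof}

\subsection{One end}

Fix a point $x_0\in\widetilde V$ with $\nu(x_0)=0$, and let $X$ be the connected
component of $\nu^{-1}(B)$ that contains $x_0$. It is open in $\widetilde V$, hence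
normal of pure dimension $d$, and irreducible by (F3). It is closed in
$\nu^{-1}(B)$, so $\nu:X\to B$ is proper. By Lemma~\ref{lem:hull} the set
$E=\overline{\nu(X)}\cap S\subset H\cap S$ is nonempty.

\begin{proposition}\label{prop:end}
The set $E$ is contained in a single connected component of $H\cap S$.
\end{proposition}

\begin{proof}
Suppose that $p_1,p_2\in E$ lie in different components. In a compact Hausdorff
space the component of a point is the intersection of the open and closed sets that
contain it. So $H\cap S=A_1\sqcup A_2$ with $A_1,A_2$ compact and $p_i\in A_i$.
Choose disjoint open sets $U_i\supset A_i$ in $\mathbf C^n$. The compact set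
$(H\cap\overline B)\setminus(U_1\cup U_2)$ does not meet $S$, so it lies in
$K_0=\{|z|\le r\}$ for some $r<1$. Then $\nu$ maps $\nu^{-1}(B\setminus K_0)$ into
$U_1\cup U_2$. Let $f$ be the function on $\nu^{-1}(B\setminus K_0)$ equal to $1$
over $U_1$ and to $0$ over $U_2$. It is locally constant, hence holomorphic, so
$f\in\Gamma(B\setminus K_0,\mathcal A)$.

By Proposition~\ref{prop:vanish} and Lemma~\ref{lem:extend} there are a compact set
$K$ with $K_0\subset K\subset B$ and a holomorphic function $g$ on $\nu^{-1}(B)$
with $g=f$ over $B\setminus K$. Each $p_i$ is a limit of points of $\nu(X)$, which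
eventually lie in $U_i\setminus K$. So the open set $X\setminus\nu^{-1}(K)$ contains
a point where $g=1$ and a point where $g=0$. On this open set $g(1-g)=0$, so
$g(1-g)=0$ on $X$ by (F2). A continuous function with values in $\{0,1\}$ on the
connected space $X$ is constant, a contradiction.
\end{proof}

\begin{remark}
For $d=1$ the primes $\mathfrak p_i$ in the proof of Lemma~\ref{lem:pd} are maximal
and the argument breaks down. So does Proposition~\ref{prop:end}: in
Example~\ref{ex:hyperbola} the component of $H\cap B$ through $0$ contains the
positive real values of $s$ between the nearest solutions of $|G(s)|=1$ on either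
side of $s=1$, so it has limit points in both parts of $H\cap S$.
\end{remark}

\begin{proof}[Proof of the lower bound in Theorem~\ref{thm:higher}]
Let $C$ be the component of $H\cap S$ that contains $E$. Lemma~\ref{lem:hull} gives
$0\in\operatorname{conv}E\subset\operatorname{conv}C$. Lemma~\ref{lem:diam} with
$k=2n$ would now give the bound $\sqrt{2+1/n}$. We do better by slicing, since
Lemma~\ref{lem:hull} needs only positive dimension, and Lemma~\ref{lem:diam}
improves as the ambient dimension drops.

Let $L\subset\mathbf C^n$ be a complex linear subspace of codimension $d-1$. The set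
$X\cap\nu^{-1}(L)$ is the common zero set of $d-1$ holomorphic functions on $X$ and
contains $x_0$. By (F1), an irreducible component $X_L$ of it through $x_0$ is
closed in $X$ and has dimension at least $1$. So $\nu:X_L\to B$ satisfies the
hypotheses of Lemma~\ref{lem:hull}, and $0$ lies in the convex hull of
$\overline{\nu(X_L)}\cap S\subset E\cap L\subset C\cap L$. The set $C\cap L$ lies in
the unit sphere of $L\cong\mathbf R^{2(n-d+1)}$, and Lemma~\ref{lem:diam} gives
$\operatorname{diam}C\ge\operatorname{diam}(C\cap L)\ge\sqrt{2+1/(n-d+1)}$.
\end{proof}

\section{Optimality of $\sqrt2$}\label{sec:sharp}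

For points $x,y\in S$ we have $|x-y|^2=2-2\operatorname{Re}\langle x,y\rangle$. We
therefore look for $H$ such that $\operatorname{Re}\langle x,y\rangle$ is at worst
slightly negative on $H\cap S$. Let $p(s)=\sum_{k=1}^T\beta_ks^k$ with all
$\beta_k>0$ and $\sum_k\beta_k=1$, and define
\[
\Phi:\mathbf C^d\to\mathbf C^n,\qquad
\Phi(z)=\Bigl(\sqrt{\beta_{|\alpha|}\,|\alpha|!/\alpha!}\ z^\alpha\Bigr)_{1\le|\alpha|\le T},
\]
where $\alpha$ runs over multi-indices in $d$ variables and $n$ is their number.
The multinomial theorem,
$\langle z,w\rangle^k=\sum_{|\alpha|=k}\frac{k!}{\alpha!}z^\alpha\bar w^\alpha$,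
gives
\[
\langle\Phi(z),\Phi(w)\rangle=p(\langle z,w\rangle).
\]
The coordinates with $|\alpha|=1$ are $\sqrt{\beta_1}\,z_1,\dots,\sqrt{\beta_1}\,z_d$,
and the others are polynomials in these. So $H=\Phi(\mathbf C^d)$ is the graph of a
polynomial map, a smooth $d$-dimensional algebraic set through $0$. The function
$p$ is strictly increasing on $[0,\infty)$ with $p(1)=1$, and
$|\Phi(z)|^2=p(|z|^2)$. Hence $H\cap S=\Phi(\{|z|=1\})$ is the image of a sphere,
and is connected. For $|z|=|w|=1$ we have $|\langle z,w\rangle|\le1$. The harmonic
function $\operatorname{Re}p$ attains its minimum over the closed unit disc on the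
unit circle, and every point $s$ of that circle occurs as $\langle sw,w\rangle$.
Therefore
\begin{equation}\label{eq:diamp}
\operatorname{diam}(H\cap S)^2=2-2\min_{|s|=1}\operatorname{Re}p(s).
\end{equation}

The function $\operatorname{Re}p$ has mean value $p(0)=0$ on the circle, so its
minimum is negative, and the task is to make it small in absolute value. For $T=1$
the set $H$ is a linear space, the minimum is $-1$ and the diameter is $2$. For
$T=2$ and $p(s)=\frac23s+\frac13s^2$ we get, with $c=\cos\theta$,
\[
\operatorname{Re}p(e^{i\theta})=\tfrac23c+\tfrac13(2c^2-1)
=\tfrac23\bigl(c+\tfrac12\bigr)^2-\tfrac12 ,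
\]
so the minimum is $-\frac12$ and the diameter is $\sqrt3$. In general we want a
trigonometric polynomial with a peak of height one at $\theta=0$ and a shallow
negative part, and we obtain it from the Fej\'er kernel by subtracting the mean.

\begin{proof}[Proof of the optimality in Theorem~\ref{thm:higher}]
Put $\beta_k=\frac2T\bigl(1-\frac k{T+1}\bigr)>0$ for $k=1,\dots,T$; for $T=2$ these
are the weights above. Then
$\sum_k\beta_k=\frac2T\bigl(T-\frac T2\bigr)=1$. Expanding the square and counting
the $T+1-k$ pairs of indices with difference $k$ gives
\[
0\le\frac1{T+1}\Bigl|\sum_{j=0}^Te^{ij\theta}\Bigr|^2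
=1+2\sum_{k=1}^T\Bigl(1-\frac k{T+1}\Bigr)\cos k\theta
=1+T\operatorname{Re}p(e^{i\theta}).
\]
So $\operatorname{Re}p\ge-1/T$ on the unit circle, and \eqref{eq:diamp} yields
$\operatorname{diam}(H\cap S)\le\sqrt{2+2/T}$. For $T$ large this is less than
$\sqrt2+\kappa$.
\end{proof}

\begin{thebibliography}{9}

\bibitem{metric}
\emph{On a metric property of analytic sets},
\texttt{https://mathnet.ru/eng/im2264}.

\bibitem{sga}
SGA 1, Exp.~XII.

\end{thebibliography}
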